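# The Ising chain with $|i-j|^{-\alpha}$ couplings on the Nishimori line: long-range order exactly up to $\alpha=2$

## 1. Nishimori couplings, Gibbs averages, planted signs, percolation

Throughout, $\alpha>1$ and $\beta>0$, the chain is $\Lambda_N=\{1,2,\dots,2^N\}$ with $N\ge1$, and
$$v_{ij}=|i-j|^{-\alpha},\qquad M_N=2^{-N}\sum_{i\in\Lambda_N}\sigma_i .$$

**Definition (couplings on the Nishimori line).** The couplings $J_{ij}$, $i<j$ in $\Lambda_N$, are independent Gaussian variables with mean $\beta v_{ij}$ and variance $v_{ij}$. In general a Gaussian spin glass has separate parameters for the mean of the couplings, their variance, and the temperature. Here the variance scale is $1$ and the mean scale equals the inverse temperature $\beta$. This equality is the Nishimori condition, and it leaves $\beta$ as the only parameter.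

*Example.* Neighbors have $J_{i,i+1}\sim\mathcal N(\beta,1)$. For $\alpha=2$, sites at distance $10$ have $J\sim\mathcal N(\beta/100,1/100)$: the mean is $\beta/10$ standard deviations. In general the mean of $J_{ij}$ is $\beta\sqrt{v_{ij}}$ standard deviations, so a single distant coupling carries almost no information about its sign.

**Definition (Gibbs average).** For $\sigma\in\{-1,+1\}^{\Lambda_N}$ put $H_N(\sigma)=-\sum_{i<j}J_{ij}\sigma_i\sigma_j$. Then $\langle\cdot\rangle_N$ is the average over $\sigma$ with weight proportional to $e^{-\beta H_N(\sigma)}$, for fixed couplings, and $\mathbb E$ is the average over the couplings. The boundary conditions are free: only pairs inside $\Lambda_N$ interact.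

*Example.* For $N=1$ the weight is $e^{\beta J_{12}\sigma_1\sigma_2}$, so $\langle\sigma_1\sigma_2\rangle_1=\tanh(\beta J_{12})$ and $\langle M_1^2\rangle_1=\frac12(1+\tanh(\beta J_{12}))$.

**Definition (order parameter).**
$$m^2(\beta)=\limsup_{N\to\infty}\mathbb E\langle M_N^2\rangle_N,\qquad \mathbb E\langle M_N^2\rangle_N=4^{-N}\sum_{i,j\in\Lambda_N}\mathbb E\langle\sigma_i\sigma_j\rangle_N .$$

*Example.* For independent fair signs, $\mathbb E M_N^2=2^{-N}\to0$. If all spins are forced to be equal, $M_N^2=1$. So $m^2$ measures whether distant spins still agree on average.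

**Definition (finite-temperature transition).** The model has a phase transition at finite temperature if $m^2(\beta)>0$ for all sufficiently large $\beta$ and $m^2(\beta)=0$ for all sufficiently small $\beta>0$.

*Example (a chain without a transition).* Keep only the couplings $J_{i,i+1}$ and delete all others. On an open chain the variables $\sigma_i\sigma_{i+1}$ are then independent under the Gibbs measure, so $\langle\sigma_i\sigma_j\rangle=\prod_{k=i}^{j-1}\tanh(\beta J_{k,k+1})$ for $i<j$. Hence $\mathbb E\langle\sigma_i\sigma_j\rangle=\rho^{|i-j|}$ with $\rho=\mathbb E\tanh(\beta J_{12})$. Since $|\rho|<1$, we get $\mathbb E\langle M_N^2\rangle\le 2^{-N}\sum_{k\in\mathbb Z}|\rho|^{|k|}\to0$ for every $\beta$.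

**Definition (planted model).** Let $s=(s_i)$ be independent uniform signs. Given $s$, let $Y_{ij}\sim\mathcal N(\beta v_{ij}s_is_j,\,v_{ij})$ be independent over pairs. An observer sees $Y$, knows $\alpha$ and $\beta$, and wants to recover $s$. A global flip $s\mapsto-s$ does not change the law of $Y$, so only recovery up to a global sign is possible. An *estimator* is a measurable map $x=x(Y)\in\{\pm1\}^{\Lambda_N}$. Its *overlap* is $R=2^{-N}\sum_i s_ix_i$.

*Example.* With two sites, Bayes' rule gives $\mathbb E[s_1s_2\mid Y_{12}]=\tanh(\beta Y_{12})$. The estimator $x=(1,\operatorname{sign}Y_{12})$ is correct up to a global sign exactly when $s_1s_2Y_{12}>0$ (ignoring the null event $Y_{12}=0$), and $s_1s_2Y_{12}\sim\mathcal N(\beta,1)$.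

**Definition (the associated bond percolation).** Independently for each pair $\{a,b\}$, the edge $\{a,b\}$ is open with probability
$$p_{|a-b|},\qquad p_r=1-e^{-\beta^2r^{-\alpha}}\le\beta^2r^{-\alpha}.$$
Write $i\leftrightarrow j$ if an open path joins $i$ to $j$. The vertex set is $\Lambda_N$ or $\mathbb Z$, as specified.

*Example.* On two neighboring sites, $P(1\leftrightarrow2)=1-e^{-\beta^2}$. On the vertex set $\{1,2,3\}$, $1\not\leftrightarrow3$ means that $\{1,3\}$ is closed and that $\{1,2\},\{2,3\}$ are not both open, so $P(1\leftrightarrow3)=1-(1-p_2)(1-p_1^2)$.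

We use these textbook facts; $g$ always denotes a standard Gaussian.

- **(F1) Gaussian tail.** $P(g\ge x)\le e^{-x^2/2}$ for $x\ge0$. Hence $P(\mathcal N(\mu,\varsigma^2)\le0)\le e^{-\mu^2/(2\varsigma^2)}$ for $\mu>0$.
- **(F2) Gaussian integration by parts.** $\mathbb E[gF(g)]=\mathbb E F'(g)$ for smooth $F$ with $F,F'$ bounded.
- **(F3) Conditional Jensen.** If $\mathcal H\subset\mathcal G$ are $\sigma$-algebras and $U$ is bounded, then $\mathbb E\big[\mathbb E[U|\mathcal H]^2\big]\le\mathbb E\big[\mathbb E[U|\mathcal G]^2\big]$: more data give a larger second moment of the conditional mean.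
- **(F4) Birkhoff's ergodic theorem for i.i.d. sequences.** If $(\xi_c)_{c\in\mathbb Z}$ is i.i.d. and $Z_c$ is the same bounded measurable function of the sequence shifted by $c$, then $\frac1n\sum_{c=0}^{n-1}Z_c\to\mathbb EZ_0$ almost surely.

## 2. Order or disorder for $\alpha\ge3/2$: the statements

Two facts are known for this model.

- (i) For every $\alpha>1$, $m^2(\beta)=0$ whenever $32\beta^2\sum_{i\ge1}i^{-\alpha}<1$.
- (ii) For $1<\alpha<3/2$, $m^2(\beta)>0$ for all sufficiently large $\beta$.

So there is a transition for $1<\alpha<3/2$. The problem is to determine for which $\alpha\ge3/2$ one has $m^2(\beta)>0$ for all sufficiently large $\beta$. **The answer is: exactly for $\alpha\le2$.** The model has a finite-temperature transition exactly for $1<\alpha\le2$. The borderline $\alpha=2$ is included, and for $\alpha>2$ there is no order at any $\beta<\infty$. In detail: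

**Theorem 1 ($1<\alpha\le2$: order).** If $1<\alpha\le2$ and $\beta\ge15$, then $\mathbb E\langle M_N^2\rangle_N\ge1-36\,e^{-\beta^2/12}$ for all $N\ge1$. In particular $m^2(\beta)>0$ for all $\beta\ge15$. With (i) (or Corollary 4(b)), the model has a finite-temperature phase transition.

**Theorem 2 ($\alpha>2$: no order, sharp decay).** If $\alpha>2$, then for every $\beta>0$ there is $K=K(\alpha,\beta)<\infty$ such that for all $N$ and all $i\ne j$ in $\Lambda_N$
$$\frac{\beta^2}{1+\beta^2}\,|i-j|^{-\alpha}\le\mathbb E\langle\sigma_i\sigma_j\rangle_N\le K\,|i-j|^{-\alpha}.$$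
Hence $\mathbb E\langle M_N^2\rangle_N=O(2^{-N})$ and $m^2(\beta)=0$ for every $\beta>0$.

**Theorem 3 (percolation bound).** For all $\alpha>1$, $\beta>0$, $N$ and $i\ne j$: $\mathbb E\langle\sigma_i\sigma_j\rangle_N\le P(i\leftrightarrow j)$, where $P$ is independent bond percolation on $\Lambda_N$ in which $\{a,b\}$ is open with probability $1-\exp(-\beta^2|a-b|^{-\alpha})$.

**Corollary 4.** Let $\alpha>1$.

- (a) $\mathbb E\langle\sigma_i\sigma_j\rangle_N$ is nondecreasing in $\beta$ and nonincreasing in $\alpha$. So there is $\beta_c(\alpha)\in[0,\infty]$, nondecreasing in $\alpha$, with $m^2=0$ for $\beta<\beta_c$ and $m^2>0$ for $\beta>\beta_c$. Moreover $0<\beta_c(\alpha)\le15$ for $1<\alpha\le2$, and $\beta_c(\alpha)=\infty$ for $\alpha>2$.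
- (b) $m^2(\beta)=0$ if $2\beta^2\zeta(\alpha)<1$ (this improves the constant $32$ in (i)).
- (c) If $\alpha=2$, then $m^2(\beta)=0$ for all $\beta\le1$, so $1\le\beta_c(2)\le15$.
- (d) $m^2(\beta)\le1-e^{-2\zeta(\alpha)\beta^2}$. With Theorem 1, for $1<\alpha\le2$ and $\beta\ge15$: $e^{-2\zeta(\alpha)\beta^2}\le1-m^2(\beta)\le36e^{-\beta^2/12}$.

## 3. Two spins, and the total signal across one point

For $N=1$ everything is explicit: $\mathbb E\langle\sigma_1\sigma_2\rangle_1=\mathbb E\tanh(\beta J_{12})$, and $\beta J_{12}\sim\mathcal N(\beta^2,\beta^2)$. It is worth naming the function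
$$q(\theta)=\mathbb E\tanh^2(X),\qquad X\sim\mathcal N(\theta,\theta).$$
Section 7 shows that also $q(\theta)=\mathbb E\tanh X$, so $\mathbb E\langle\sigma_1\sigma_2\rangle_1=q(\beta^2)$. Theorems 2 and 3 for two spins then say $\frac{\beta^2}{1+\beta^2}\le q(\beta^2)\le1-e^{-\beta^2}$. Both inequalities will be proved; they are the one-edge ingredients of those theorems.

Why should $\alpha=2$ matter? Take the planted model on $\mathbb Z$ and suppose that someone tells us all signs $s_a$, $a\le c$, up to one common sign, and all $s_b$, $b>c$, up to another. The only unknown is a relative sign $\kappa$. For a finite set of crossing pairs with $V=\sum v_{ab}$, multiply each $Y_{ab}$ by the known signs and add. The result is $\mathcal N(\kappa\beta V,V)$, and it is the sufficient statistic for $\kappa$. The best test errs with probability $P(g\ge\beta\sqrt V)$. There are $r$ pairs $a\le c<b$ with $b-a=r$, so over all crossing pairs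
$$V=\sum_{r\ge1}r\cdot r^{-\alpha}=\zeta(\alpha-1)\ \text{ if }\alpha>2,\qquad V=\infty\ \text{ if }\alpha\le2 .$$
For $\alpha>2$ the relative sign across any given point is lost with positive probability, even with all this help. For $\alpha\le 2$ there is enough signal in principle; at $\alpha=2$ it diverges only logarithmically. This computation proves neither theorem, but it shows where each proof must look: at points $c$ across which nothing gets through when $\alpha>2$, and at a logarithm when $\alpha=2$.

## 4. From Gibbs averages to estimators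

**Planted identity.** *This step turns $\mathbb E\langle\sigma_i\sigma_j\rangle$ into a statement about how well $s_is_j$ can be inferred from $Y$.* The density of $Y$ given $s$ is proportional to
$$\prod_{i<j}\exp\Big(-\frac{(Y_{ij}-\beta v_{ij}s_is_j)^2}{2v_{ij}}\Big)=\prod_{i<j}e^{\beta Y_{ij}s_is_j}\cdot\prod_{i<j}e^{-Y_{ij}^2/(2v_{ij})-\beta^2v_{ij}/2}.$$
The second product does not depend on $s$, and the prior on $s$ is uniform. So the conditional law of $s$ given $Y$ is the Gibbs measure $\langle\cdot\rangle_Y$ with couplings $Y$ at inverse temperature $\beta$. This is where the Nishimori condition enters: the inverse temperature is the mean scale.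

Next, $J_{ij}:=s_is_jY_{ij}$ is, given $s$, a family of independent $\mathcal N(\beta v_{ij},v_{ij})$ variables, so $J$ has the law of the couplings in the problem. The substitution $\sigma_i\mapsto s_i\sigma_i$ in the Gibbs sum gives $\langle\sigma_i\sigma_j\rangle_Y=s_is_j\langle\sigma_i\sigma_j\rangle_J$. Therefore, conditioning on $Y$ in the second equality,
$$\mathbb E\langle\sigma_i\sigma_j\rangle_J=\mathbb E\big[s_is_j\langle\sigma_i\sigma_j\rangle_Y\big]=\mathbb E\big[\langle\sigma_i\sigma_j\rangle_Y^2\big],\qquad\langle\sigma_i\sigma_j\rangle_Y=\mathbb E[s_is_j\mid Y].\tag{1}$$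

**Lemma 5.** Let $x=x(Y)\in\{\pm1\}^{\Lambda_N}$ be any measurable estimator with overlap $R$. Then $\mathbb E\langle M_N^2\rangle_N\ge(\mathbb ER^2)^2$.

*Proof.* The lemma lets us prove order by exhibiting one good estimator. Conditioning on $Y$, then using Cauchy–Schwarz and (1),
$$\mathbb ER^2=4^{-N}\sum_{i,j}\mathbb E[x_ix_js_is_j]=4^{-N}\sum_{i,j}\mathbb E\big[x_ix_j\langle\sigma_i\sigma_j\rangle_Y\big]\le4^{-N}\sum_{i,j}\mathbb E|\langle\sigma_i\sigma_j\rangle_Y|$$
$$\le\Big(4^{-N}\sum_{i,j}\mathbb E\langle\sigma_i\sigma_j\rangle_Y^2\Big)^{1/2}=\big(\mathbb E\langle M_N^2\rangle_N\big)^{1/2}.\qquad\square$$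

## 5. Why comparing two blocks is not enough at $\alpha=2$

To build an estimator at low temperature, the sensible first idea is a hierarchy: recover $s$ on blocks of length $K$ up to a sign each, use the couplings between blocks to find their relative signs, and pass to a larger scale. Let us see how this fares at $\alpha=2$.

*Separated blocks.* Let $A=[0,K)$ and $A'=[dK,(d+1)K)$ with $d\ge2$, both recovered perfectly up to a sign. As in Section 3, the best test of the relative sign errs with probability $P(g\ge\beta\sqrt V)$, where $V=\sum_{i\in A,j\in A'}|i-j|^{-\alpha}$. If $\alpha<2$, then $V\ge K^2((d+1)K)^{-\alpha}=K^{2-\alpha}(d+1)^{-\alpha}\to\infty$ as $K\to\infty$, and the test improves with scale. If $\alpha=2$, then $|i-j|\ge(d-1)K$ gives $V\le(d-1)^{-2}\le1$. The error probability is at least $P(g\ge\beta)$ *at every scale*. It never improves, so an induction over infinitely many scales cannot be closed with such tests.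

*Adjacent blocks.* Let $A=[0,K)$, $A'=[K,2K)$, $\alpha=2$. There are $\min(r,2K-r)$ pairs at distance $r$, so $V\ge\sum_{r=1}^K\frac1r\ge\ln K$, which does grow. But this requires perfect recovery. Suppose that in each block the $\varepsilon K\ge1$ sites nearest the common endpoint are unreliable (take $\varepsilon K$ an integer). The remaining pairs have distance $r\ge2\varepsilon K+1$, with at most $r$ pairs at each distance, and they contribute at most
$$\sum_{r=2\varepsilon K+1}^{2K-1}\frac1r\le\ln\frac{2K-1}{2\varepsilon K}\le\ln\frac1\varepsilon .$$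
Again this is bounded independently of $K$. An induction that controls only the *fraction* of wrong sites does not know where they are, so it must allow for this.

*Gluing by overlaps.* One can avoid tests: let consecutive blocks overlap by half. If both are nearly correct, their estimates on the overlap reveal the relative sign with no new data. With $C$ blocks of length $K$ plus the half-shifted ones, this fails only if one of the $2C-1$ blocks is badly recovered. If each is bad with probability $p$, the resulting bound for the next scale is $(2C-1)p$, larger than $p$. The recursion goes the wrong way.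

The idea that gets through combines the last attempt with a logarithm. With overlap gluing, *two disjoint* bad blocks have probability of order $C^2p^2$, which is affordable if $p$ is a large negative power of $C$. What remains is a *single* defect. Its only harmful effect is one possible sign jump of the glued configuration, at an unknown place $c^*$. To detect a jump at $c$, use not one pair of blocks but all pairs (left of $c$, right of $c$) at block distance $d\le\ell$ and beyond. A pair at distance $d$ has signal $\beta^2/d^2$ up to constants, and there are $d-1$ such pairs avoiding block $c$, so the total is $\beta^2\sum_{d\le\ell}(d-1)/d^2\approx\beta^2\ln\ell$. The logarithm is collected over *block* distances, where a small fraction of wrong sites per block does little harm. The error probability becomes $\ell^{-\text{const}\cdot\beta^2}$, a large power of $1/\ell$ when $\beta$ is large. Letting $\ell$ grow from scale to scale closes the induction.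

## 6. Overlap gluing with one repaired jump: proof of Theorem 1

Fix $1<\alpha\le2$ and $\beta\ge15$. Consider the planted model on $\mathbb Z$; only finite intervals are used, and intervals are sets of integers. By Lemma 5 it suffices to construct a good estimator.

**Step 1: scales.** *We fix the block lengths, error fractions and target probabilities.* Let $\ell_0$ be the largest power of $2$ with $\ell_0\le e^{\beta^2/12}$. Since $\beta^2/12\ge18.75$ and $e^{18.75}>2^{10}$, we have $\ell_0\ge2^{10}$. Put
$$\ell_n=2^n\ell_0,\quad C_n=\ell_n^2,\quad K_0=2,\quad K_{n+1}=C_nK_n,\quad\varepsilon_0=0,\quad\varepsilon_{n+1}=\varepsilon_n+\frac1{\ell_n}.$$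
All of $\ell_n,C_n,K_n$ are powers of $2$, and $\varepsilon_n<\sum_{k\ge0}2^{-k}/\ell_0=2/\ell_0\le1/16$.

**Step 2: good blocks.** *We define what the induction controls.* At level $n$ we construct, for every interval $B$ of length $K_n$, an estimate $x^B\in\{\pm1\}^B$ from the data $Y_B=(Y_{ij})_{i,j\in B}$ only, by the same rule for all translates of $B$.

**Definition (good block).** $B$ is *good* if for some $\tau\in\{\pm1\}$, $\#\{i\in B:x_i^B\ne\tau s_i\}\le\varepsilon_nK_n$. Otherwise it is *bad*.

*Example.* At level $0$, $B=\{i,i+1\}$ and $\varepsilon_0=0$, so with $x^B=(1,\operatorname{sign}Y_{i,i+1})$ the block is good exactly when $s_is_{i+1}Y_{i,i+1}>0$ (up to a null event).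

The sign $\tau$ of a good block is unique: if both signs worked, each site would be wrong for one of them, so $K_n\le2\varepsilon_nK_n$, which is false. The event that $B$ is bad depends only on $(s_i)_{i\in B}$ and $Y_B$. For disjoint intervals these data are independent, because the $s_i$ are independent and, given $s$, the law of $Y_B$ depends only on $(s_i)_{i\in B}$. So bad events of disjoint blocks are independent, and $p_n:=P(B\text{ is bad})$ does not depend on the position of $B$.

**Claim.** The estimates can be constructed so that $p_n\le\ell_n^{-6}$ for all $n\ge0$.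

For $n=0$ use the example: by (F1), $p_0=P(\mathcal N(\beta,1)\le0)\le e^{-\beta^2/2}=(e^{\beta^2/12})^{-6}\le\ell_0^{-6}$.

Steps 3–8 are the induction step. Write $K,C,\ell,\varepsilon,p$ for the quantities at level $n$, and let $I=[0,CK)$. Other intervals of length $CK=K_{n+1}$ are treated by translation.

**Step 3: gluing.** *We build one configuration $z$ on $I$ and see what a bad block does to it.* Let
$$B_a=[aK/2,\,aK/2+K),\quad a=0,\dots,2C-2,\qquad A_b=B_{2b},\quad b=0,\dots,C-1 .$$
The $A_b$ partition $I$. Consecutive $B_a,B_{a+1}$ overlap in $K/2$ points, and $B_a\cap B_{a'}\ne\emptyset$ iff $|a-a'|\le1$. Let $x^{(a)}$ be the level-$n$ estimate on $B_a$, and with $\operatorname{sign}0=1$ put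
$$O_a=\operatorname{sign}\sum_{i\in B_a\cap B_{a+1}}x_i^{(a)}x_i^{(a+1)},\qquad y^{(a)}=\Big(\prod_{a'<a}O_{a'}\Big)x^{(a)},\qquad z_i=y_i^{(2b)}\ \text{ for }i\in A_b .$$
Since $y^{(a)}=\pm x^{(a)}$, goodness is unaffected. If $B_a$ is good, let $\tau_a$ be the unique sign with $\#\{i\in B_a:y_i^{(a)}\ne\tau_as_i\}\le\varepsilon K$.

(G1) *If $B_a$ and $B_{a+1}$ are both good, then $\tau_a=\tau_{a+1}$.* On the overlap, $y_i^{(a)}y_i^{(a+1)}=\tau_a\tau_{a+1}$ except at no more than $2\varepsilon K\le K/8<K/4$ of the $K/2$ points. So $\sum_{i\in B_a\cap B_{a+1}}y_i^{(a)}y_i^{(a+1)}$ is nonzero and has sign $\tau_a\tau_{a+1}$. But this sum equals $O_a\sum_ix_i^{(a)}x_i^{(a+1)}\ge0$ by the choice of $O_a$. Hence $\tau_a\tau_{a+1}=1$.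

**Step 4: at most one defect.** *We pay $C^2p^2$ to reduce to a single possible sign jump.* Let $G$ be the event that no two disjoint blocks among the $B_a$ are both bad. By independence for disjoint blocks,
$$P(G^c)\le\binom{2C-1}2p^2\le2C^2p^2 .$$
On $G$ any two bad indices differ by at most $1$, so the set of bad indices is $\emptyset$, $\{a_0\}$ or $\{a_0,a_0+1\}$.

If it is nonempty, define $c^*$: if the set contains an even index, call that index $2c^*$; otherwise the set is a single odd index, which we call $2c^*-1$. Consider the two cases.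

- *$2c^*$ is bad.* The other bad index, if any, is $2c^*\pm1$. All $B_a$ with $a\le2c^*-2$ are good, and consecutive ones agree by (G1), so they have a common sign $\tau$. All $B_a$ with $a\ge2c^*+2$ are good with a common sign $\tau'$. The block $A_{c^*}$ is bad.
- *Only $2c^*-1$ is bad.* All $B_a$ with $a\le2c^*-2$ are good with a common sign $\tau$. All $B_a$ with $a\ge2c^*$, including $A_{c^*}=B_{2c^*}$, are good with a common sign $\tau'$. Here $1\le c^*\le C-1$.

So in all cases: the $A_b$ with $b<c^*$ are good with sign $\tau$, the $A_b$ with $b>c^*$ are good with sign $\tau'$, and $A_{c^*}$, if good, has sign $\tau'$. Three conventions fill the gaps: if $c^*=0$ (no block on the left), put $\tau:=\tau'$; if $2c^*$ is bad and $c^*=C-1$ (no good block on the right), put $\tau':=\tau$; if there are no bad indices, all blocks have one common sign and we put $\tau'=\tau$, equal to it. The only harmful situation is $\tau'=-\tau$.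

**Step 5: fresh couplings between separated blocks.** *We need test statistics independent of what was used to build $z$.* Let $\mathcal F$ be the $\sigma$-algebra generated by $s$ and all $Y_{ij}$ with $i,j\in I$, $|i-j|<K$. Every $x^{(a)}$ uses only pairs inside $B_a$, at distance less than $K$. So $z$, $G$, $c^*$, $\tau$, $\tau'$ are $\mathcal F$-measurable. For $b'-b=d\ge2$ put
$$W_{bb'}=K^{-2}\sum_{i\in A_b,\,j\in A_{b'}}|i-j|^\alpha\,Y_{ij}z_iz_j .$$
All these pairs have $|i-j|\ge(d-1)K+1\ge K+1$, so given $\mathcal F$ the $Y_{ij}$ are still independent $\mathcal N(\beta v_{ij}s_is_j,v_{ij})$. Hence given $\mathcal F$ the $W_{bb'}$ are independent Gaussians with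
$$\text{mean}=K^{-2}\sum_{i,j}\beta s_is_jz_iz_j=\beta U_bU_{b'},\qquad U_b=K^{-1}\sum_{i\in A_b}s_iz_i\in[-1,1],$$
$$\text{variance}=K^{-4}\sum_{i\in A_b,\,j\in A_{b'}}|i-j|^{\alpha}\le K^{-4}\cdot K^2\cdot\big((d+1)K\big)^2=(d+1)^2\le\tfrac94d^2 .$$
The variance formula uses $|i-j|^{2\alpha}v_{ij}=|i-j|^\alpha$. The bound uses $1\le|i-j|\le(d+1)K$, $\alpha\le2$ and $d\ge2$. **This is the only place where $\alpha\le2$ is used.** If $A_b$ is good with sign $\tau$, then $\tau U_b\ge1-2\varepsilon\ge\frac78$.

**Step 6: the test statistic $D_c$.** *We add up the signal across block $c$ and obtain a logarithm.* For $\ell\le c\le C-\ell$ let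
$$D_c=\sum_{l=1}^{\ell}\sum_{r=1}^{\ell-1}\frac{W_{c-l,\,c+r}}{(l+r)^2},\qquad h=\sum_{l=1}^{\ell}\sum_{r=1}^{\ell-1}\frac1{(l+r)^2}.$$
The indices satisfy $c-l\ge0$ and $c+r\le C-1$, and $l+r\ge2$. Block $c$ itself is left out, because $A_{c^*}$ may be bad. (For instance, $\ell=2$ would give $D_c=\frac14W_{c-1,c+1}+\frac19W_{c-2,c+1}$.) The data compare every block to the left of $c$ with every block to the right, up to distance $\ell$.

*Size of $h$.* Each $d$ with $2\le d\le\ell$ arises as $l+r$ in exactly $d-1$ ways ($r=1,\dots,d-1$). So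
$$h\ge\sum_{d=2}^{\ell}\frac{d-1}{d^2}=\sum_{d=1}^{\ell}\Big(\frac1d-\frac1{d^2}\Big)\ge\ln\ell-\frac{\pi^2}6 .$$
Since $\ell\ge2^{10}$, $\ln\ell\ge6.93$, while $\pi^2/6<1.645$. So $h\ge5$; and $\frac14\ln\ell\ge1.73>\frac{\pi^2}6$ gives $h\ge\frac34\ln\ell$.

*Variance.* Given $\mathcal F$, $D_c$ is Gaussian with variance at most $\sum_{l,r}(l+r)^{-4}\cdot\frac94(l+r)^2=\frac94h$.

*One block has little weight.* The weights $(l+r)^{-2}$ of all pairs containing one given block sum to at most $\sum_{d\ge2}d^{-2}=\frac{\pi^2}6-1<\frac23$.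

(M1) *If all blocks entering $D_c$, except at most one, are good with a common sign, then $\mathbb E[D_c|\mathcal F]\ge\frac12\beta h$.* Pairs of unexceptional blocks have $U_bU_{b'}\ge(\frac78)^2=\frac{49}{64}$. Pairs containing the exceptional block have $U_bU_{b'}\ge-1$ and total weight at most $\frac23$. So
$$\mathbb E[D_c|\mathcal F]\ge\beta\Big[\tfrac{49}{64}\big(h-\tfrac23\big)-\tfrac23\Big]\ge\tfrac12\beta h ,$$
where the last inequality says $\frac{17}{64}h\ge\frac23\cdot\frac{113}{64}=\frac{113}{96}$. It holds since $h\ge5$ gives $\frac{17}{64}h\ge\frac{85}{64}>1.32$, and $\frac{113}{96}<1.18$.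

(M2) *On $G$, if $\tau'=-\tau$ and $\ell\le c^*\le C-\ell$, then $\mathbb E[D_{c^*}|\mathcal F]\le-\frac{49}{64}\beta h\le-\frac12\beta h$.* All blocks $c^*-l$ are good with sign $\tau$ and all blocks $c^*+r$ are good with sign $-\tau$, so every product satisfies $U_bU_{b'}\le-\frac{49}{64}$.

In either situation, by (F1), $D_c$ vanishes or has the sign opposite to its conditional mean with conditional probability at most
$$\exp\Big(-\frac{(\beta h/2)^2}{2\cdot\frac94h}\Big)=e^{-\beta^2h/18}.$$

**Step 7: the level-$(n+1)$ estimate and why it is good.** *We use the $D_c$ to undo the jump, up to an error of fewer than $\ell$ blocks in its position.* Let $\hat{\mathcal C}=\{c\in[\ell,C-\ell]:D_c\le0\}$. If $\hat{\mathcal C}=\emptyset$, output $w=z$. Otherwise let $\hat c=\min\hat{\mathcal C}$ and output $w=z$ on $A_b$ for $b<\hat c$, $w=-z$ on $A_b$ for $b\ge\hat c$. This uses only $Y_I$, by a translation-covariant rule. We work on $G$, and "wrong fraction" means the fraction of sites of $I$ that are wrong after the best global sign.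

*Case A: $\tau'=\tau$.* All $A_b$ except at most one are good with the same sign. So (M1) applies to every $D_c$, and with conditional probability at least $1-Ce^{-\beta^2h/18}$ all $D_c>0$ and $w=z$. Then the wrong fraction is at most $\varepsilon+\frac1C\le\varepsilon+\frac1\ell$.

*Case B: $\tau'=-\tau$.* Let $c\in[\ell,C-\ell]$ with $|c-c^*|\ge\ell$. If $c\ge c^*+\ell$, the blocks in $D_c$ have indices at least $c-\ell\ge c^*$; all of them, except possibly $A_{c^*}$, are good with sign $\tau'$. If $c\le c^*-\ell$, they have indices at most $c+\ell-1\le c^*-1$, and all are good with sign $\tau$. In both cases (M1) applies. At $c=c^*$, (M2) applies if $c^*\in[\ell,C-\ell]$. A union bound over at most $C$ values of $c$ gives, with conditional probability at least $1-Ce^{-\beta^2h/18}$, both of the following: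

- $D_c>0$ for all $c\in[\ell,C-\ell]$ with $|c-c^*|\ge\ell$;
- $D_{c^*}<0$ if $c^*\in[\ell,C-\ell]$.

Nothing is claimed for the other $c$ near $c^*$, and nothing is needed. On this event there are two possibilities.

If $\hat{\mathcal C}\ne\emptyset$, then $D_{\hat c}\le0$ forces $|\hat c-c^*|\le\ell-1$. The configuration obtained from $z$ by flipping all $A_b$ with $b\ge c^*$ agrees with $\tau s$ up to a fraction $\varepsilon+\frac1C$, where $\frac1C$ accounts for a bad $A_{c^*}$. It differs from $w$ only on the blocks between $\hat c$ and $c^*$, at most $\ell-1$ of them. So the wrong fraction of $w$ is at most $\varepsilon+\frac1C+\frac{\ell-1}C=\varepsilon+\frac\ell C=\varepsilon+\frac1\ell$.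

If $\hat{\mathcal C}=\emptyset$, then $c^*\notin[\ell,C-\ell]$ and $w=z$. The jump is near an end of $I$ and needs no repair. If $c^*\le\ell-1$, compare with $\tau's$: only the at most $\ell-1$ blocks with $b<c^*$, and possibly $A_{c^*}$, are not good with sign $\tau'$. If $c^*\ge C-\ell+1$, compare with $\tau s$: only the at most $\ell-1$ blocks with $b\ge c^*$ are not good with sign $\tau$. In both cases the wrong fraction is at most $\varepsilon+\frac\ell C=\varepsilon+\frac1\ell$.

Since $\varepsilon+\frac1\ell=\varepsilon_{n+1}$, the block $I$ is good in all these cases.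

**Step 8: closing the induction.** *We check $p_{n+1}\le\ell_{n+1}^{-6}$.* From Steps 4 and 7 and $p\le\ell^{-6}$, $C=\ell^2$,
$$p_{n+1}\le2C^2p^2+Ce^{-\beta^2h/18}\le2\ell^{-8}+\ell^2e^{-\beta^2h/18}.$$
First, $2\ell^{-8}\le\ell^{-6}/128$ since $\ell^2\ge256$. Second, $h\ge\frac34\ln\ell$ and $\beta^2\ge225$ give
$$\frac{\beta^2h}{18}\ge\frac{225\cdot\frac34}{18}\ln\ell\ge8.7\ln\ell\ge8\ln\ell+\ln128,$$
because $\ln128=0.7\ln2^{10}\le0.7\ln\ell$. So $\ell^2e^{-\beta^2h/18}\le\ell^{-6}/128$. Altogether $p_{n+1}\le\ell^{-6}/64=(2\ell)^{-6}=\ell_{n+1}^{-6}$. This proves the Claim.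

**Step 9: chains of length $2^N$.** *The length $2^N$ need not be one of the $K_n$; one last gluing, without tests, handles this.* Let $N\ge1$ and choose $n$ with $K_n\le2^N<K_{n+1}$. All are powers of $2$, so $2^N=C'K_n$ with $1\le C'<C_n$. On the chain (shifted to $[0,2^N)$) use the glued configuration $z$ of Step 3 built from $2C'-1$ level-$n$ blocks. With probability at least $1-2C'p_n\ge1-2\ell_n^2\ell_n^{-6}=1-2\ell_n^{-4}$ all blocks are good. Then by (G1) all signs agree, so $|R|\ge1-2\varepsilon_n$. Hence, using $\varepsilon_n<2/\ell_0$,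
$$\mathbb ER^2\ge(1-2\ell_n^{-4})(1-2\varepsilon_n)^2\ge1-2\ell_0^{-4}-4\varepsilon_n\ge1-2\ell_0^{-4}-\frac8{\ell_0}\ge1-\frac9{\ell_0}.$$
The right side is positive, so Lemma 5 gives $\mathbb E\langle M_N^2\rangle_N\ge(1-9/\ell_0)^2\ge1-18/\ell_0$. By maximality $\ell_0>\frac12e^{\beta^2/12}$, so $\mathbb E\langle M_N^2\rangle_N\ge1-36e^{-\beta^2/12}$. For $\beta\ge15$ this is bounded below by $1-36e^{-18.75}>0$, so $m^2(\beta)>0$. Order at small $\beta$ is excluded by (i), or by Corollary 4(b), proved in Section 9. $\square$

## 7. Replacing Gaussian edges by erasures: proof of Theorem 3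

For upper bounds we must limit what *any* inference can achieve. The plan is to replace each noisy observation of $s_is_j$ by one that is perfect with some probability and useless otherwise. If the replacement never hurts the observer, the resulting model is percolation.

**Step 1: one Gaussian edge, $q(\theta)\le1-e^{-\theta}$.** *This step bounds the probability with which an edge will be perfect.* Let $X\sim\mathcal N(\theta,\theta)$ with density $\varphi$. The exponent $-(x-\theta)^2/(2\theta)$ gives $\varphi(-x)=e^{-2x}\varphi(x)$. So for bounded odd $F$,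
$$\mathbb EF(X)=\int_0^\infty F(x)(1-e^{-2x})\varphi(x)\,dx=\int_0^\infty F(x)\tanh(x)(1+e^{-2x})\varphi(x)\,dx=\mathbb E[F(X)\tanh X],\tag{2}$$
because $F\tanh$ is even. With $F=\tanh$, (2) gives $q(\theta)=\mathbb E\tanh X$. Now write $X=\theta+\sqrt\theta g$, $f=\tanh$, $t=\tanh X$, so that $f'(X)=1-t^2$ and $f''(X)=-2t(1-t^2)$. Differentiating under the expectation (the derivative is dominated, locally uniformly in $\theta>0$, by a constant times $1+|g|$) and using (F2),
$$q'(\theta)=\mathbb E\Big[f'(X)\Big(1+\frac g{2\sqrt\theta}\Big)\Big]=\mathbb E\big[f'(X)+\tfrac12f''(X)\big]=\mathbb E\big[(1-t^2)-t(1-t^2)\big].$$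
By (2) with the odd function $F=\tanh\cdot(1-\tanh^2)$, $\mathbb E[t(1-t^2)]=\mathbb E[t^2(1-t^2)]$. So
$$q'(\theta)=\mathbb E(1-t^2)^2\le\mathbb E(1-t^2)=1-q(\theta).$$
Hence $e^\theta(1-q(\theta))$ is nondecreasing. It tends to $1$ as $\theta\downarrow0$, since $q(0^+)=0$ by dominated convergence. Therefore $q(\theta)\le1-e^{-\theta}$.

**Step 2: a common form for all edges.** *We put Gaussian and erasure observations into one family.* For an edge $e=\{i,j\}$ of the complete graph on $\Lambda_N$ write $s_e=s_is_j$, $\sigma_e=\sigma_i\sigma_j$.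

**Definition (edge with random reliability).** Independently for each edge, and independently of $s$, a variable $T_e\in[0,1]$ is drawn and revealed. A sign $\eta_e$ is also revealed, with $P(\eta_e=s_e\mid s,T)=\frac{1+T_e}2$, independently over $e$. The posterior weight of $\sigma$ is $\prod_e(1+T_e\eta_e\sigma_e)$.

*Example.* If $T_e\in\{0,1\}$, then $\eta_e$ is a fair coin when $T_e=0$ and equals $s_e$ when $T_e=1$. We call this an *erasure edge*.

The planted Gaussian model has this form with $T_e=\tanh(\beta|Y_e|)$ and $\eta_e=\operatorname{sign}Y_e$. Indeed, the law of $|Y_e|$ is the same for $s_e=1$ and $s_e=-1$, so $|Y_e|$ is independent of $s$. The likelihood ratio of $s_e=1$ to $s_e=-1$ at $Y_e=y$ is $e^{2\beta y}$. So given $|Y_e|=y$, the sign of $Y_e$ equals $s_e$ with probability $\frac{e^{2\beta y}}{1+e^{2\beta y}}=\frac{1+\tanh(\beta y)}2$. The pair $(T_e,\eta_e)$ determines $Y_e$ almost surely, so the posterior is the same. Finally, given $s_e=1$ we have $\beta Y_e\sim\mathcal N(\theta,\theta)$ with $\theta=\beta^2v_e$, so $\mathbb ET_e^2=q(\beta^2v_e)$.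

**Step 3: replacing one edge.** *We show that an erasure edge with the same $\mathbb ET_e^2$ does not decrease $\mathbb E\langle\sigma_i\sigma_j\rangle^2$.* Fix $i\ne j$ and an edge $e$ (possibly $e=\{i,j\}$). Let $\langle\cdot\rangle_0$ be the posterior given the data on all other edges, and
$$a=\langle\sigma_i\sigma_j\rangle_0,\qquad b=\langle\sigma_e\rangle_0,\qquad c=\langle\sigma_i\sigma_j\sigma_e\rangle_0 .$$
Given the other data and $T_e=t$, the sign $\eta_e=\eta$ has probability $\langle\frac{1+t\eta\sigma_e}2\rangle_0=\frac{1+t\eta b}2$, and then the posterior mean of $\sigma_i\sigma_j$ is $\frac{a+t\eta c}{1+t\eta b}$. If $|b|<1$,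
$$\mathbb E\big[\langle\sigma_i\sigma_j\rangle^2\,\big|\,\text{others},T_e=t\big]=\sum_{\eta=\pm1}\frac{(a+t\eta c)^2}{2(1+t\eta b)}=\frac{a^2+t^2c^2-2t^2abc}{1-t^2b^2}=a^2+\frac{t^2(c-ab)^2}{1-t^2b^2}.$$
(For the middle equality, $(a+tc)^2(1-tb)+(a-tc)^2(1+tb)=2(a^2+t^2c^2)-4t^2abc$. For the last, subtract $a^2(1-t^2b^2)$ from the numerator.) As a function of $u=t^2\in[0,1]$ this is convex, since $\frac{d}{du}\frac u{1-ub^2}=\frac1{(1-ub^2)^2}$ is nondecreasing. If $|b|=1$, then $\sigma_e=b$ almost surely under $\langle\cdot\rangle_0$, so observing edge $e$ changes nothing and the value is $a^2$ for every $t$. In both cases the value at $t$ is at most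
$$(1-t^2)\times(\text{value at }t=0)+t^2\times(\text{value at }t=1).$$
Average over $T_e$, which is independent of the other data. The right side becomes the value for an erasure edge with $P(T_e=1)=\mathbb ET_e^2$.

**Step 4: replacing all edges.** *We read off connectivity.* Replace the edges one after another; Step 3 applies each time, since it allowed arbitrary other edges. In the final model call $e$ open if $T_e=1$. The posterior is uniform on the configurations having the revealed products on open edges. If $i\leftrightarrow j$ along open edges, $\sigma_i\sigma_j$ is determined and $\langle\sigma_i\sigma_j\rangle^2=1$. Otherwise the open cluster of $i$ may be flipped freely, and $\langle\sigma_i\sigma_j\rangle=0$. So by (1),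
$$\mathbb E\langle\sigma_i\sigma_j\rangle_N=\mathbb E\langle\sigma_i\sigma_j\rangle_Y^2\le P'(i\leftrightarrow j),$$
where under $P'$ the edges $e$ are independently open with probability $q(\beta^2v_e)$. By Step 1 these probabilities are at most $1-e^{-\beta^2v_e}$, and connection probabilities are nondecreasing in the edge probabilities. This proves Theorem 3. $\square$

*Check on the nearest-neighbor chain of Section 1.* The same argument with only nearest-neighbor edges gives $q(\beta^2)^{|i-j|}\le(1-e^{-\beta^2})^{|i-j|}$, which is consistent with Step 1.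

## 8. Power-law decay for $\alpha>2$: proof of Theorem 2

**Lower bound.** *We keep only the direct edge.* This part holds for every $\alpha>1$. Given $Y_{ij}$ alone, $\mathbb E[s_is_j|Y_{ij}]=\tanh(\beta Y_{ij})$. By (1) and (F3), with $\theta=\beta^2|i-j|^{-\alpha}$,
$$\mathbb E\langle\sigma_i\sigma_j\rangle_N=\mathbb E\big[\mathbb E[s_is_j|Y]^2\big]\ge\mathbb E\big[\mathbb E[s_is_j|Y_{ij}]^2\big]=q(\theta).$$
To bound $q$ below, let $S=\pm1$ be uniform, independent of $g$, and $Z=\theta S+\sqrt\theta g$. Then $\mathbb E[S|Z]=\tanh Z$ and $\mathbb E\tanh^2Z=q(\theta)$ (as $\tanh^2$ is even). So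
$$\theta=\mathbb E[SZ]=\mathbb E[Z\tanh Z]\le\sqrt{\mathbb E\tanh^2Z\;\mathbb EZ^2}=\sqrt{q(\theta)(\theta^2+\theta)} .$$
Hence $q(\theta)\ge\frac\theta{1+\theta}\ge\frac\theta{1+\beta^2}$, since $\theta\le\beta^2$. This is the lower bound.

**Upper bound.** Let $\alpha>2$. Consider the percolation on all of $\mathbb Z$ and put $\tau(z)=P(0\leftrightarrow z)$, so $\tau(-z)=\tau(z)$ by translation. Using only edges inside $\Lambda_N$ can only decrease connectivity, so Theorem 3 gives $\mathbb E\langle\sigma_i\sigma_j\rangle_N\le\tau(i-j)$. We must show $\tau(z)\le K|z|^{-\alpha}$ for $z\ne0$.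

**Step 1: $\tau(z)\to0$.** *This qualitative fact is where $\alpha>2$ first enters.*

**Definition (cut).** An integer $c$ is a *cut* if no open edge $\{a,b\}$ has $a\le c<b$.

*Example.* If only nearest-neighbor edges existed, $c$ would be a cut exactly when $\{c,c+1\}$ is closed.

There are $r$ pairs $a\le c<b$ with $b-a=r$, so
$$P(c\text{ is a cut})=\prod_{r\ge1}(1-p_r)^r=\exp\Big(-\beta^2\sum_{r\ge1}r^{1-\alpha}\Big)=e^{-\beta^2\zeta(\alpha-1)}>0 .$$
The sequence $\xi_c=(\mathbf 1\{\{c,c+r\}\text{ open}\})_{r\ge1}$, $c\in\mathbb Z$, is i.i.d., because every edge belongs to exactly one $\xi_c$ (that of its left endpoint). The indicator that $c$ is a cut is the same measurable function of the sequence shifted by $c$. By (F4), almost surely there are infinitely many cuts $c\ge0$. So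
$$\psi(n):=P(\text{no cut in }\{0,\dots,n-1\})\longrightarrow0\qquad(n\to\infty),\qquad\psi(0)=1 .$$
For $z>0$, a cut in $\{0,\dots,z-1\}$ separates $0$ from $z$. So $\tau(z)\le\psi(|z|)$ for all $z$.

**Step 2: a finite set with small boundary sum.** *We look for a window around $0$ that the cluster leaves, on average, through at most half an open edge.* Let $S=[-n,n]$, let $0\overset S\leftrightarrow x$ mean connection by open edges inside $S$, and put
$$k(y)=\mathbf 1\{y\notin S\}\sum_{x\in S}P(0\overset S\leftrightarrow x)\,p_{|x-y|},\qquad\phi=\sum_yk(y).$$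
For example, $n=0$ gives $k(y)=p_{|y|}$ for $y\ne0$ and $\phi=2\sum_rp_r$, which is not small for large $\beta$; so $n$ must be large.

For $|x|\le n$ all $y\notin S$ are at distance at least $m=n+1-|x|\ge1$ from $x$, with at most two at each distance. Also $\sum_{r\ge m}r^{-\alpha}\le m^{-\alpha}+\frac{m^{1-\alpha}}{\alpha-1}\le\frac\alpha{\alpha-1}m^{1-\alpha}$. So
$$\sum_{y\notin S}p_{|x-y|}\le2\beta^2\sum_{r\ge n+1-|x|}r^{-\alpha}\le\frac{2\alpha\beta^2}{\alpha-1}(n+1-|x|)^{1-\alpha}.$$
With $P(0\overset S\leftrightarrow x)\le\tau(x)\le\psi(|x|)$ and $j=n+1-|x|$ (at most two $x$ for each $j$),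
$$\phi\le\frac{4\alpha\beta^2}{\alpha-1}\sum_{j=1}^{n+1}j^{1-\alpha}\,\psi(n+1-j)\longrightarrow0\qquad(n\to\infty).$$
This is dominated convergence: $\sum_jj^{1-\alpha}<\infty$ because $\alpha>2$, $\psi\le1$, and $\psi(n+1-j)\to0$ for each fixed $j$. From now on fix $n\ge1$ with $\phi\le\frac12$.

We also need the decay of $k$. For $|x|\le n<|y|$, $|x-y|\ge|y|-n\ge\frac{|y|}{n+1}$; the last inequality is equivalent to $n|y|\ge n(n+1)$. Hence
$$k(y)\le K_1|y|^{-\alpha}\quad(y\ne0),\qquad K_1=(2n+1)(n+1)^\alpha\beta^2 .$$

**Step 3: $\tau\le\mathbf 1_S+k*\tau$.** *We decompose a connection at its last visit to the cluster of $0$ inside $S$.* Here $(k*\tau)(z)=\sum_yk(y)\tau(z-y)$. For $z\in S$ the inequality holds since $\tau\le1$. Let $z\notin S$ and let $\mathcal C$ be the random set of sites connected to $0$ inside $S$. Suppose $0\leftrightarrow z$ and $\mathcal C=A$. Take an open path from $0$ to $z$, let $x$ be its last vertex in $A$ and $y$ the next vertex. Then $y\notin A$. Moreover $y\notin S$: otherwise the open edge $\{x,y\}$ lies inside $S$ and $x\in\mathcal C$,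 which would put $y$ in $\mathcal C=A$. The rest of the path joins $y$ to $z$ and avoids $A$.

The event $\{\mathcal C=A\}$ depends only on edges inside $S$ that touch $A$. The edge $\{x,y\}$ touches $A$ but is not inside $S$. The connection from $y$ to $z$ avoiding $A$ uses only edges not touching $A$. These three edge sets are disjoint, so the three events are independent. A union bound over $x,y$ gives
$$\tau(z)\le\sum_AP(\mathcal C=A)\sum_{x\in A}\sum_{y\notin S}p_{|x-y|}\,\tau(z-y)=\sum_{y\notin S}\sum_{x\in S}P(0\overset S\leftrightarrow x)\,p_{|x-y|}\,\tau(z-y)=(k*\tau)(z).$$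

**Step 4: iteration.** *Repeated use of Step 3 transfers the decay of $k$ to $\tau$.* Let $k^{*0}=\delta_0$ and $k^{*(l+1)}=k*k^{*l}$. Iterating $L$ times,
$$\tau\le\sum_{l=0}^{L-1}k^{*l}*\mathbf 1_S+k^{*L}*\tau,\qquad k^{*L}*\tau\le\phi^L\to0,$$
so $\tau\le\sum_{l\ge0}k^{*l}*\mathbf 1_S$. Now let $l\ge1$ and $y\ne0$. In $k^{*l}(y)=\sum_{y_1+\dots+y_l=y}\prod_ik(y_i)$, at least one step has $|y_i|\ge|y|/l$. There are $l$ choices for such a step. For a given choice, that factor is at most $K_1(|y|/l)^{-\alpha}$, while the other $l-1$ steps may be summed freely and contribute at most $\phi^{l-1}$. So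
$$k^{*l}(y)\le l\,\phi^{l-1}K_1\Big(\frac{|y|}l\Big)^{-\alpha}=K_1l^{1+\alpha}\phi^{l-1}|y|^{-\alpha}\le K_1l^{1+\alpha}2^{1-l}|y|^{-\alpha}.$$
Let $|z|\ge2n$. For $x\in S$, $|z-x|\ge|z|-n\ge|z|/2>0$. The $l=0$ term $\mathbf 1_S(z)$ vanishes since $|z|\ge2n>n$. Hence
$$\tau(z)\le\sum_{l\ge1}\sum_{x\in S}k^{*l}(z-x)\le(2n+1)2^\alpha K_1\Big(\sum_{l\ge1}l^{1+\alpha}2^{1-l}\Big)|z|^{-\alpha}\qquad(|z|\ge2n).$$
For $0<|z|<2n$ use $\tau(z)\le1\le(2n)^\alpha|z|^{-\alpha}$. So $\tau(z)\le K|z|^{-\alpha}$ for all $z\ne0$, with a finite $K=K(\alpha,\beta)$.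

**Step 5: no order.** *We sum the correlations.*
$$\mathbb E\langle M_N^2\rangle_N\le4^{-N}\Big(2^N+\sum_{i\ne j}K|i-j|^{-\alpha}\Big)\le2^{-N}\big(1+2K\zeta(\alpha)\big)\longrightarrow0,$$
so $m^2(\beta)=0$ for every $\beta>0$. $\square$

## 9. Monotonicity, the critical point, and explicit bounds: proof of Corollary 4

**(a) Monotonicity.** *We degrade data with added noise.* The posterior depends on the data through $X_e=\beta Y_e$, which given $s$ is $\mathcal N(\theta_es_e,\theta_e)$ with $\theta_e=\beta^2v_e$. Let $\theta'\ge\theta>0$ and $X'\sim\mathcal N(\theta's_e,\theta')$. Then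
$$\frac\theta{\theta'}X'+\text{independent }\mathcal N\Big(0,\ \theta-\frac{\theta^2}{\theta'}\Big)$$
is $\mathcal N(\theta s_e,\theta)$: the mean is $\theta s_e$ and the variance is $\frac{\theta^2}{\theta'}+\theta-\frac{\theta^2}{\theta'}$, where the noise variance $\theta(1-\theta/\theta')$ is nonnegative. So the data with smaller $\theta$'s can be realized as a function of the data with larger $\theta$'s and independent noise. The noise is independent of $(s,X')$, so adding it to the larger data does not change the conditional mean of $s_is_j$. By (1) and (F3), $\mathbb E\langle\sigma_i\sigma_j\rangle_N$ is nondecreasing in every $\theta_e=\beta^2|i-j|^{-\alpha}$. Since $|i-j|\ge1$, it is nondecreasing in $\beta$ and nonincreasing in $\alpha$, and the same holds for $\mathbb E\langle M_N^2\rangle_N$ and $m^2$. Put $\beta_c(\alpha)=\inf\{\beta>0:m^2(\beta)>0\}$, with $\inf\emptyset=\infty$. Then $m^2=0$ below $\beta_c$ and $m^2>0$ above it, and $\beta_c$ is nondecreasing in $\alpha$. Part (b) gives $\beta_c>0$, Theorem 1 gives $\beta_c\le15$ for $1<\alpha\le2$, and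 Theorem 2 gives $\beta_c=\infty$ for $\alpha>2$.

**A cluster-size bound for (b) and (c).** *We reduce $m^2=0$ to the absence of an infinite cluster.* Let $\mathcal C(i)$ be the open cluster of $i$ in the percolation on $\mathbb Z$. By Theorem 3 (the terms $i=j$ being trivial), since $\sum_{j\in\Lambda_N}P(i\leftrightarrow j)\le\mathbb E\min(|\mathcal C(i)|,2^N)$, and by translation invariance,
$$\mathbb E\langle M_N^2\rangle_N\le4^{-N}\sum_{i,j}P(i\leftrightarrow j)\le\mathbb E\Big[\frac{\min(|\mathcal C(0)|,2^N)}{2^N}\Big].\tag{3}$$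
If $|\mathcal C(0)|<\infty$ almost surely, the integrand tends to $0$ and is at most $1$, so the right side tends to $0$ by dominated convergence.

**(b)** Every site of $\mathcal C(0)$ is the endpoint of an open self-avoiding path from $0$. The expected number of such paths with $l$ edges is at most $\big(2\sum_rp_r\big)^l$. So
$$\mathbb E|\mathcal C(0)|\le\sum_{l\ge0}\Big(2\sum_{r\ge1}p_r\Big)^l<\infty\quad\text{if }2\beta^2\zeta(\alpha)<1,$$
because $p_r\le\beta^2r^{-\alpha}$. Then (3) gives $m^2(\beta)=0$.

**(c)** Let $\alpha=2$ and $\beta\le1$. Aizenman and Newman (Commun. Math. Phys. 107 (1986) 611–647) proved that independent one-dimensional percolation with $p_{xy}\le p<1$ for short bonds and $p_{xy}\le\lambda/|x-y|^2$ for long bonds has no infinite cluster if $\lambda\le1$. Here $p_r\le p_1<1$ and $p_r\le\beta^2/r^2$ with $\beta^2\le1$. So $|\mathcal C(0)|<\infty$ almost surely, and (3) gives $m^2(\beta)=0$. With (a), $1\le\beta_c(2)\le15$.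

**(d)** *An isolated site is connected to nothing.* For $i\ne j$,
$$P(i\leftrightarrow j)\le1-P(i\text{ isolated})\le1-\prod_{r\ge1}(1-p_r)^2=1-e^{-2\beta^2\zeta(\alpha)} .$$
By Theorem 3, $\mathbb E\langle M_N^2\rangle_N\le2^{-N}+1-e^{-2\beta^2\zeta(\alpha)}$, and $N\to\infty$ gives $m^2(\beta)\le1-e^{-2\zeta(\alpha)\beta^2}$. For $1<\alpha\le2$ and $\beta\ge15$, Theorem 1 gives $1-m^2(\beta)\le36e^{-\beta^2/12}$, so
$$e^{-2\zeta(\alpha)\beta^2}\le1-m^2(\beta)\le36e^{-\beta^2/12}.\qquad\square$$
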